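\title{Small $k$-kernels in strongly connected digraphs}

\begin{abstract}
A $k$-kernel of a digraph $G$ is a stable set of vertices from which every vertex can be reached by a directed path with at most $k$ edges. Spiro asked whether, for $k\ge 3$, every strongly connected digraph has a $k$-kernel of size at most about $|G|/(k+1)$. We show that the answer is no for every $k\ge3$: the constant $1/(k+1)$ cannot be replaced by anything smaller than $1/k$. In the other direction, for $k\ge4$ every strongly connected digraph has a $k$-kernel of size at most $\max\bigl(\frac1k,\frac{2}{3(k-2)}\bigr)|G|+1$. Hence $1/k$ is the exact constant for every $k\ge 6$.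
\end{abstract}

\section{Introduction}

Digraphs in this paper are finite and have no loops; antiparallel edges are allowed. We write $|G|$ for the number of vertices of $G$, and $u\to v$ if there is an edge from $u$ to $v$. A set $X\subseteq V(G)$ is \emph{stable} if no edge has both ends in $X$. For $X\subseteq V(G)$ and a vertex $v$, let $d(X,v)$ be the least number of edges of a directed path from a vertex of $X$ to $v$; thus $d(X,v)=0$ if $v\in X$, and $d(X,v)=\infty$ if there is no such path. We write $d(u,v)$ for $d(\{u\},v)$. For an integer $k\ge1$, a \emph{$k$-kernel} of $G$ is a stable set $X$ with $d(X,v)\le k$ for every vertex $v$.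

A $1$-kernel need not exist: in a directed triangle a stable set has at most one vertex, and one vertex reaches only two vertices in at most one step. A $2$-kernel always exists, by a theorem of Chv\'atal and Lov\'asz~\cite{CL} (Lemma~\ref{lem:CL} below), and a $2$-kernel is a $k$-kernel for every $k\ge2$. So for $k\ge2$ one can ask how small a $k$-kernel can be chosen. Some hypothesis is needed, since the only $k$-kernel of an edgeless digraph is its whole vertex set. We assume that $G$ is \emph{strongly connected}, that is, $d(u,v)<\infty$ for all vertices $u,v$.

Two facts suggest a guess. First, in a directed cycle with $n$ vertices each vertex reaches at most $k+1$ vertices within distance $k$, so a $k$-kernel has at least $q=\lceil n/(k+1)\rceil$ vertices. For $k\ge2$ this is attained: one vertex suffices if $q=1$, and if $q\ge2$ then $2q\le 3q-2\le n\le(k+1)q$, so we can choose $q$ vertices whose consecutive gaps around the cycle lie between $2$ and $k+1$. Second, if stability is not required, then $|G|/(k+1)+1$ vertices suffice in every strongly connected digraph (Proposition~\ref{prop:easy}(a)). One may therefore hope that cycles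 are the worst case and that stability costs nothing. Spiro asked whether, for all $k\ge3$, every strongly connected digraph has a $k$-kernel of size at most about $|G|/(k+1)$; the question is stated in this informal way, and not resolved, in~\cite{NSS}. We read ``about'' as ``up to an additive constant depending only on $k$'', which allows for the rounding that cycles force.

\begin{quote}
\textbf{Question.} Is there, for every $k\ge3$, a constant $\beta_k$ such that every strongly connected digraph $G$ has a $k$-kernel of size at most $|G|/(k+1)+\beta_k$?
\end{quote}

The answer is no, for every single $k\ge3$.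

\begin{theorem}\label{thm:lower}
Let $k\ge2$, $m\ge3$ and $\ell\ge1$ be integers. There is a strongly connected digraph $G$ with $|G|=m+km\ell$ in which every $k$-kernel has size at least $(m-1)\ell$. Consequently, for every $k\ge2$:
\begin{itemize}
\item[(a)] for every constant $\beta$ there is a strongly connected digraph $G$ with no $k$-kernel of size at most $|G|/(k+1)+\beta$;
\item[(b)] if $\alpha<1/k$, then for no constant $\beta$ does every strongly connected digraph $G$ have a $k$-kernel of size at most $\alpha|G|+\beta$.
\end{itemize}
\end{theorem}

By (b), the answer stays negative if ``about'' allows an error term $o(|G|)$: such a bound is at most $\alpha|G|+\beta$ for any fixed $\alpha$ strictly between $1/(k+1)$ and $1/k$ and a suitable $\beta$.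

The second theorem shows that $1/k$ is the right constant when $k$ is large enough. An \emph{out-arborescence} with \emph{root} $r$ is a digraph $T$ whose underlying graph is a tree and whose edges are all directed away from $r$; it is a \emph{spanning} out-arborescence of $G$ if it is a subdigraph of $G$ with $V(T)=V(G)$. A strongly connected digraph has one: fix any vertex $r$ and, for each $v\ne r$, keep one edge $u\to v$ with $d(r,u)=d(r,v)-1$.

\begin{theorem}\label{thm:upper}
Let $k\ge4$ and $\rho_k=\max\bigl(\frac1k,\frac{2}{3(k-2)}\bigr)$. Every strongly connected digraph $G$, and more generally every digraph $G$ with a spanning out-arborescence, has a $k$-kernel of size at most $\rho_k|G|+1$.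
\end{theorem}

Let $\alpha_k$ be the infimum of all $\alpha$ such that, for some $\beta$, every strongly connected digraph $G$ has a $k$-kernel of size at most $\alpha|G|+\beta$.

\begin{corollary}\label{cor:alpha}
For every $k\ge6$ we have $\alpha_k=1/k$, and every strongly connected digraph $G$ has a $k$-kernel of size at most $|G|/k+1$. Moreover,
\[
\tfrac15\le\alpha_5\le\tfrac29,\qquad \tfrac14\le\alpha_4\le\tfrac13,\qquad \tfrac13\le\alpha_3\le\tfrac12 .
\]
\end{corollary}

\begin{proof}
Theorem~\ref{thm:lower}(b) gives $\alpha_k\ge1/k$. If $k\ge6$ then $2k\le3(k-2)$, so $\rho_k=1/k$; also $\rho_5=\frac29$ and $\rho_4=\frac13$. Thus Theorem~\ref{thm:upper} gives the upper bounds for $k\ge4$. The bound $\alpha_3\le\frac12$ is the case $k=3$ of the bound $\alpha_k\le\frac1{k-1}$ of Nguyen, Scott and Seymour~\cite{NSS}, reproved in Proposition~\ref{prop:easy}(b).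
\end{proof}

We do not determine $\alpha_3$, $\alpha_4$ and $\alpha_5$.

Theorem~\ref{thm:lower} is proved in Section~\ref{sec:lower}. Section~\ref{sec:tools} collects three tools, Section~\ref{sec:layers} shows the main idea of the upper bound on digraphs with a Hamiltonian path, and Section~\ref{sec:upper} proves Theorem~\ref{thm:upper}.

\section{Flowers on a tournament}\label{sec:lower}

Take $\ell$ directed cycles of length $k+1$ that share one vertex $t$, the \emph{hub}, and are otherwise disjoint. Call the $k$ vertices of a cycle other than $t$ a \emph{petal}. The set $\{t\}$ is a $k$-kernel of this flower. But the last vertex of a petal is at distance exactly $k$ from $t$, so from outside the petal only $t$ itself reaches it in time. If the hub is forbidden, every petal must contain a vertex of the kernel, and a petal has only $k$ vertices, not $k+1$. Stability lets us forbid hubs: take several flowers and make their hubs pairwise adjacent, so that at most one hub can be used. For $k=3$ and five flowers we get $5+15\ell$ vertices and need at least $4\ell=16\ell/4$ of them, whereas $|G|/4=(15\ell+5)/4$.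

\begin{proof}[Proof of Theorem~\ref{thm:lower}]
Recall that a \emph{tournament} has exactly one edge between any two vertices. Take a tournament on hubs $t_1,\dots,t_m$ with $t_1\to t_2\to\cdots\to t_m\to t_1$ and the remaining pairs oriented arbitrarily; this is possible because $m\ge3$. For $1\le i\le m$ and $1\le j\le\ell$ add a petal $W_{i,j}=\{p_{i,j}^1,\dots,p_{i,j}^k\}$ of new vertices, with edges
\[
t_i\to p_{i,j}^1\to p_{i,j}^2\to\cdots\to p_{i,j}^k\to t_i .
\]
The resulting digraph $G$ has $m+km\ell$ vertices. It is strongly connected, because the hubs lie on a common directed cycle and every other vertex lies on a directed cycle through a hub.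

Let $X$ be a $k$-kernel of $G$. Since $X$ is stable and the hubs are pairwise adjacent, at least $m-1$ hubs are not in $X$. Let $t_i\notin X$ and $1\le j\le\ell$. The only in-neighbor of $p^1_{i,j}$ is $t_i$, and the only in-neighbor of $p^s_{i,j}$ is $p^{s-1}_{i,j}$ for $2\le s\le k$. Hence every path from a vertex $x\notin W_{i,j}$ to $p^k_{i,j}$ ends with $t_i,p^1_{i,j},\dots,p^k_{i,j}$ and has length at least $d(x,t_i)+k$, which is at most $k$ only if $x=t_i$. As $t_i\notin X$, the set $X$ meets $W_{i,j}$. The petals are pairwise disjoint, so $|X|\ge(m-1)\ell$.

For (a), take $m=k+2$. Then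
\[
(m-1)\ell-\frac{|G|}{k+1}=\frac{(k+1)^2\ell-(k+2)-k(k+2)\ell}{k+1}=\frac{\ell-(k+2)}{k+1},
\]
which exceeds $\beta$ when $\ell$ is large. For (b), take $\ell=m$. Then $|G|=km^2+m$, and every $k$-kernel $X$ satisfies
\[
|X|-\alpha|G|\ge(m^2-m)-\alpha(km^2+m)=(1-\alpha k)m^2-(1+\alpha)m,
\]
which tends to infinity with $m$ because $\alpha k<1$.
\end{proof}

With $\ell=m$ the same numbers give $|X|\ge|G|/k-(1+\frac1k)m=|G|/k-O(\sqrt{|G|})$. The construction uses stability only once, and it is essential there: the set of all $m$ hubs reaches every vertex within distance $k$.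

\section{Three tools}\label{sec:tools}

For $X\subseteq V(G)$ let $N^+(X)$ be the set of vertices $v$ with $x\to v$ for some $x\in X$, and let $N^+[X]=X\cup N^+(X)$; thus $v\in N^+[X]$ if and only if $d(X,v)\le1$. For $W\subseteq V(G)$, $G[W]$ is the subdigraph induced on $W$. A stable set of $G[W]$ is stable in $G$, and a path of $G[W]$ is a path of $G$. Distances and out-neighborhoods refer to $G$ unless another digraph is named.

The first two tools are substitutes for the $1$-kernel that may not exist: a stable set can reach everything in two steps, or half of everything in one step.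

\begin{lemma}[Chv\'atal and Lov\'asz \cite{CL}]\label{lem:CL}
Every digraph $H$ has a $2$-kernel.
\end{lemma}

\begin{proof}
We use induction on $|H|$; the empty digraph has the empty $2$-kernel. Pick a vertex $v$ and let $Q$ be a $2$-kernel of $H-N^+[\{v\}]$. There is no edge from $v$ to $Q$. If there is also no edge from $Q$ to $v$, then $Q\cup\{v\}$ is stable and is a $2$-kernel of $H$. Otherwise $Q$ reaches $v$ in one step and the out-neighbors of $v$ in at most two, so $Q$ is a $2$-kernel of $H$.
\end{proof}

For a weight function $w$ and a set $W$ of vertices we write $w(W)=\sum_{v\in W}w(v)$.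

\begin{lemma}\label{lem:half}
Let $H$ be a digraph with weights $w\colon V(H)\to\mathbb R_{\ge0}$. There is a stable set $S$ of $H$ with $w(N^+[S])\ge\frac12w(V(H))$.
\end{lemma}

\begin{proof}
We use induction on $|H|$. If all weights are $0$, take $S=\emptyset$. Otherwise, for a vertex $u$ let $O(u)=N^+[\{u\}]$, and let $J(u)\supseteq O(u)$ consist of $u$ and all its in- and out-neighbors. Putting $u$ into $S$ gains $O(u)$ and rules out $J(u)$, so we look for $u$ with $2w(O(u))\ge w(J(u))$. Averaging with weights $w(u)$,
\[
\sum_uw(u)\bigl(2w(O(u))-w(J(u))\bigr)=\sum_uw(u)^2+2\sum_{(u,v):\,u\to v}w(u)w(v)-\sum_{(u,v):\,v\in J(u)\setminus\{u\}}w(u)w(v).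
\]
An unordered pair $\{u,v\}$ of adjacent vertices occurs twice in the last sum and at least once in the middle sum, which carries the factor $2$. So the right side is at least $\sum_uw(u)^2>0$, and some $u$ satisfies $2w(O(u))\ge w(J(u))$.

Let $H'=H-J(u)$, let $S'$ be a stable set of $H'$ given by induction, and let $S=S'\cup\{u\}$. No vertex of $H'$ is adjacent to $u$, so $S$ is stable. The set $N^+[S]$ contains $O(u)\subseteq J(u)$ and a subset of $V(H')$ of weight at least $\frac12w(V(H'))$. These two sets are disjoint, so $w(N^+[S])\ge\frac12w(J(u))+\frac12w(V(H'))=\frac12w(V(H))$.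
\end{proof}

The factor $\frac12$ cannot be improved. In the tournament on $\mathbb Z_{2j+1}$ with $i\to i+1,\dots,i+j$ and all weights $1$, a stable set has at most one vertex and $w(N^+[S])\le j+1$.

The third tool cuts $G$ into pieces that are large and are reached quickly from a single vertex. In an out-arborescence we use the words parent, child, ancestor and descendant as usual; every vertex is a descendant of itself. The \emph{height} is the largest distance from the root to a vertex.

\begin{lemma}\label{lem:clusters}
Let $T$ be a spanning out-arborescence of $G$ and let $h\ge0$. There are a set $Y\subseteq V(G)$ and out-arborescences $T_y\subseteq T$ $(y\in Y)$, where $T_y$ has root $y$, whose vertex sets partition $V(G)$ and which all have height exactly $h$, except that possibly one of them, whose root is the root of $T$, has height less than $h$.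
\end{lemma}

\begin{proof}
Start with $T$ as the current tree. While the current tree is nonempty and has height at least $h$, take a vertex $v$ farthest from its root and let $y$ be the ancestor of $v$ at distance $h$. The descendants of $y$ in the current tree form an out-arborescence $T_y$ of height exactly $h$, by the choice of $v$. Remove it; what remains is empty or an out-arborescence with the same root as $T$. If the process stops with a nonempty tree, that tree has height less than $h$ and is the last piece.
\end{proof}

We call the $T_y$ \emph{clusters} and the vertices of $Y$ \emph{roots}. A cluster of height $h$ is \emph{full}; the other one, if it exists, is \emph{exceptional}. A full cluster contains a path with $h+1$ vertices, so $|Y|\le|G|/(h+1)+1$. Part (b) of the next proposition is due to Nguyen, Scott and Seymour~\cite{NSS}.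

\begin{proposition}\label{prop:easy}
Let $G$ have a spanning out-arborescence.
\begin{itemize}
\item[(a)] For $k\ge1$ there is a set $Y$, not necessarily stable, with $|Y|\le|G|/(k+1)+1$ and $d(Y,v)\le k$ for every vertex $v$.
\item[(b)] For $k\ge3$ there is a $k$-kernel of size at most $|G|/(k-1)+1$.
\end{itemize}
\end{proposition}

\begin{proof}
For (a), take the set of roots in Lemma~\ref{lem:clusters} with $h=k$. For (b), take $h=k-2$, so that $|Y|\le|G|/(k-1)+1$. A $2$-kernel of $G[Y]$ reaches every root within $2$, and hence every vertex within $2+(k-2)=k$.
\end{proof}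

Passing from (a) to (b) pays two levels of the tree for stability. Theorem~\ref{thm:lower} shows that one level must be paid, and Theorem~\ref{thm:upper} shows that for $k\ge6$ one level is enough.

\section{Roots in one step, or their children in two}\label{sec:layers}

To obtain the constant $1/k$ we take clusters of height $k-1$ and try to spend one kernel vertex per cluster. A vertex at distance at most $1$ from a root $y$ reaches all of $T_y$ within $k$. We cannot expect a stable set to be this close to every root. For a root that is farther away we enter the cluster one level lower: a vertex at distance at most $2$ from a child $z$ of $y$ reaches all descendants of $z$ within $2+(k-2)=k$.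

So let $Z$ be a set of vertices below the roots that we wish to reach in two steps. A $2$-kernel of $G[Y\cup Z]$ does this, but it is wasteful: for a cluster whose root $y$ is at distance $2$ we may need one vertex to reach the child and another to reach $y$ itself. The next lemma removes the second expense. It lets every root be reached through a root at distance at most $1$ from the stable set, and such roots are paid for in any case.

\begin{lemma}\label{lem:layers}
Let $Y$ and $Z$ be disjoint sets of vertices of a digraph $G$. There is a stable set $K$ such that, with $\Gamma=Y\cap N^+[K]$,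
\begin{itemize}
\item[(K1)] $d(K,z)\le2$ for every $z\in Z$;
\item[(K2)] $d(\Gamma,y)\le2$ for every $y\in Y$.
\end{itemize}
\end{lemma}

\begin{proof}
Let $Q_Y$ be a $2$-kernel of $G[Y]$, let $Q_Z$ be a $2$-kernel of $G[Z\setminus N^+(Q_Y)]$, and let $K=Q_Z\cup(Q_Y\setminus N^+(Q_Z))$. There is no edge from $Q_Y$ to $Q_Z$, and none from $Q_Z$ to $Q_Y\setminus N^+(Q_Z)$, so $K$ is stable. A vertex of $Q_Y$ lies in $K$ or in $N^+(Q_Z)\subseteq N^+(K)$; hence $Q_Y\subseteq\Gamma$, and (K2) holds because $Q_Y$ is a $2$-kernel of $G[Y]$. Let $z\in Z$. If $z\in N^+(Q_Y)$ then $d(K,z)\le2$ because $Q_Y\subseteq N^+[K]$. Otherwise $d(Q_Z,z)\le2$, and $Q_Z\subseteq K$.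
\end{proof}

When the arborescence is a path, this lemma finishes the job.

\begin{proposition}\label{prop:ham}
If $k\ge3$ and $G$ has a directed path through all its vertices, then $G$ has a $k$-kernel of size at most $\lceil|G|/k\rceil$.
\end{proposition}

\begin{proof}
Cut the path into $\lceil|G|/k\rceil$ segments with at most $k$ vertices each. Let $Y$ be the set of first vertices and $Z$ the set of second vertices of the segments, and take $K$ and $\Gamma$ from Lemma~\ref{lem:layers}. We select at most one vertex of $K$ per segment. If the first vertex $y$ lies in $\Gamma$, select a vertex of $K$ within distance $1$ of $y$; it reaches the segment within $1+(k-1)=k$. If $y\notin\Gamma$ and the segment has a second vertex $z$, select a vertex of $K$ within distance $2$ of $z$; it reaches the segment, apart from $y$, within $2+(k-2)=k$. The selected set $X$ is stable and $d(X,q)\le1$ for every $q\in\Gamma$, so by (K2) every $y\in Y$ has $d(X,y)\le3\le k$.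
\end{proof}

\section{Proof of Theorem~\ref{thm:upper}}\label{sec:upper}

Let $k\ge4$ and let $G$ have a spanning out-arborescence $T$; this is all that is used of strong connectivity. Apply Lemma~\ref{lem:clusters} with $h=k-1$. The new difficulty is that clusters branch, so that entering a cluster below its root may cost many vertices. We build two $k$-kernels $X_1$ and $X_2$, which are expensive on different clusters, and bound a weighted average of their sizes.

\subsection{The tall branches of a cluster}

For a vertex $v$ of $T_y$, let $D(v)$ be the set of descendants of $v$ in $T_y$, and let $\eta(v)$ be the largest distance in $T_y$ from $v$ to a vertex of $D(v)$. Then $|D(v)|\ge\eta(v)+1$, and a child of $v$ in $T_y$ has $\eta$ at most $\eta(v)-1$. We say that a set $X$ \emph{covers} a set $W$ if $d(X,x)\le k$ for all $x\in W$. Edges of $T$ are edges of $G$, so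
\begin{equation}\label{eq:basic}
d(X,v)+\eta(v)\le k\quad\Longrightarrow\quad X\text{ covers }D(v).
\end{equation}
If $d(X,y)\le j$, then \eqref{eq:basic} takes care of every child $u$ of $y$ with $\eta(u)\le k-1-j$. We shall meet $j=1,2,3,4$, so the children of heights $k-2$, $k-3$, $k-4$ need names; the last value is nonnegative because $k\ge4$. Let $A_y,B_y,C_y$ be the sets of children $u$ of $y$ in $T_y$ with $\eta(u)=k-2,\ k-3,\ k-4$ respectively. A vertex $u\in A_y$ must be reached in two steps for \eqref{eq:basic} to apply, and we shall sometimes reach it only in three. We then descend once more: for $u\in A_y$ let $F_u$ be the set of children $z$ of $u$ in $T_y$ with $\eta(z)=k-3$. Each $F_u$ is nonempty since $\eta(u)=k-2$. Let $F_y=\bigcup_{u\in A_y}F_u$ for $y\in Y$. See Figure~\ref{fig:cluster}.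

\begin{figure}[ht]
\centering
\begin{tikzpicture}[xscale=1.1,yscale=0.8,
  o/.style={circle,draw,inner sep=1.7pt},
  s/.style={circle,draw,fill=black,inner sep=1.7pt}]
\node[o,label=above:$y$] (y) at (0,0) {};
\node[s,label=left:$A_y$] (a) at (-2.4,-1) {};
\node[s,label=left:$B_y$] (b) at (0,-1) {};
\node[s,label=left:$C_y$] (c) at (1.5,-1) {};
\node[o] (e) at (2.8,-1) {};
\node[s,label=left:$F_y$] (f1) at (-3.6,-2) {};
\node[s,label=left:$F_y$] (f2) at (-2.4,-2) {};
\node[o] (g) at (-1.3,-2) {};
\node[o] (f11) at (-3.6,-3) {}; \node[o] (f12) at (-3.6,-4) {};
\node[o] (f21) at (-2.4,-3) {}; \node[o] (f22) at (-2.4,-4) {};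
\node[o] (b1) at (0,-2) {}; \node[o] (b2) at (0,-3) {};
\node[o] (c1) at (1.5,-2) {};
\foreach \u/\v in {y/a,y/b,y/c,y/e,a/f1,a/f2,a/g,f1/f11,f11/f12,f2/f21,f21/f22,b/b1,b1/b2,c/c1}
  \draw[->] (\u) -- (\v);
\end{tikzpicture}
\caption{A cluster of height $k-1=4$ with root $y$, for $k=5$. The children of $y$ whose subtrees have height $3$, $2$, $1$ form $A_y$, $B_y$, $C_y$; the children of $A_y$ whose subtrees have height $2$ form $F_y$. The black vertices are those that the proof asks to reach in two steps.}
\label{fig:cluster}
\end{figure}

\begin{lemma}\label{lem:cover}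
A set $X\subseteq V(G)$ covers $V(T_y)$ in each of the following cases.
\begin{itemize}
\item[(i)] $d(X,y)\le1$.
\item[(ii)] $d(X,y)\le2$, and $d(X,z)\le3$ for all $z\in F_y$.
\item[(iii)] $d(X,y)\le3$, and $d(X,u)\le2$ for all $u\in A_y\cup B_y$.
\item[(iv)] $d(X,y)\le4$; $d(X,u)\le3$ for all $u\in A_y\cup B_y\cup C_y$; and for each $u\in A_y$, either $d(X,u)\le2$ or $d(X,z)\le3$ for all $z\in F_u$.
\end{itemize}
\end{lemma}

\begin{proof}
In all cases $d(X,y)\le4\le k$, so it suffices to cover $D(u)$ for each child $u$ of $y$. We first note:
\begin{equation}\label{eq:deep}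
\text{if }u\in A_y,\ d(X,u)\le3\text{ and }d(X,z)\le3\text{ for all }z\in F_u,\text{ then }X\text{ covers }D(u).
\end{equation}
Indeed, $u$ itself is within $3\le k$; a child $z\in F_u$ has $d(X,z)+\eta(z)\le3+(k-3)$; any other child $z$ of $u$ has $d(X,z)+\eta(z)\le4+(k-4)$; and \eqref{eq:basic} applies to every child of $u$.

Now let $u$ be a child of $y$; we bound $d(X,u)+\eta(u)$ and use \eqref{eq:basic}, or we use \eqref{eq:deep}. In case (i) the sum is at most $2+(k-2)$. In case (ii) we have $d(X,u)\le3$; if $u\notin A_y$ the sum is at most $3+(k-3)$, and if $u\in A_y$ then \eqref{eq:deep} applies. In case (iii) the sum is at most $2+(k-2)$ for $u\in A_y\cup B_y$ and at most $4+(k-4)$ otherwise. In case (iv) the sum is at most $3+(k-3)$ for $u\in B_y\cup C_y$ and at most $5+(k-5)$ for $u\notin A_y\cup B_y\cup C_y$; for $u\in A_y$, either the sum is at most $2+(k-2)$ or \eqref{eq:deep} applies.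
\end{proof}

A cluster with many tall branches is expensive, but it is also large. Let $a_y,b_y,c_y,f_y$ be the sizes of $A_y,B_y,C_y,F_y$; then $a_y\le f_y$. Every cluster will be granted one kernel vertex, which pays for one member of $A_y$ or $F_y$, so we put
\[
a_y'=\max(a_y-1,0),\qquad f_y'=\max(f_y-1,0),\qquad g_y=(f_y'+b_y)(k-2)+c_y(k-3).
\]
Then $a_y\le1+a_y'$, $f_y\le1+f_y'$ and $a_y'\le f_y'$.

\begin{lemma}\label{lem:size}
If $T_y$ is full then $|T_y|\ge k+g_y$. If $T_y$ is exceptional then $|T_y|\ge g_y$.
\end{lemma}

\begin{proof}
The sets $\{y\}$, $A_y$, $D(z)$ for $z\in F_y$, and $D(u)$ for $u\in B_y\cup C_y$ are pairwise disjoint, so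
\[
|T_y|\ge1+a_y+f_y(k-2)+b_y(k-2)+c_y(k-3)\ge g_y .
\]
If $T_y$ is full then $\eta(y)=k-1$, so $f_y\ge a_y\ge1$ and $1+a_y+f_y(k-2)\ge2+(k-2)+f_y'(k-2)=k+f_y'(k-2)$.
\end{proof}

\subsection{The first kernel}

Let $Z=\bigcup_{y\in Y}(A_y\cup B_y\cup C_y\cup F_y)$. It contains no root, so Lemma~\ref{lem:layers} gives a stable set $K$ with (K1) and (K2). The roots in $\Gamma=Y\cap N^+[K]$ are \emph{near}, and those in $P=Y\setminus\Gamma$ are \emph{far}. Fix $\sigma(y)\in K$ with $d(\sigma(y),y)\le1$ for each $y\in\Gamma$, and $\sigma(z)\in K$ with $d(\sigma(z),z)\le2$ for each $z\in Z$. As in Proposition~\ref{prop:ham}, let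
\[
X_1=\{\sigma(y):y\in\Gamma\}\cup\{\sigma(u):u\in A_y\cup B_y,\ y\in P\}.
\]
This is a subset of $K$, hence stable. For $y\in\Gamma$, case (i) of Lemma~\ref{lem:cover} applies. For $y\in P$, (K2) gives $q\in\Gamma$ with $d(q,y)\le2$, so $d(X_1,y)\le1+2=3$, and case (iii) applies. Thus $X_1$ is a $k$-kernel, and
\begin{equation}\label{eq:X1}
|X_1|\le|\Gamma|+\sum_{y\in P}(a_y+b_y)\le|Y|+\sum_{y\in P}(a_y'+b_y).
\end{equation}

This bound alone is too weak. If a far root has $a$ children, each the start of a path with $k-1$ vertices, then \eqref{eq:X1} allows $a$ kernel vertices for a cluster with $1+a(k-1)$ vertices, and the ratio tends to the $1/(k-1)$ of Proposition~\ref{prop:easy}(b). The same cluster would cost a single vertex if its root were within distance $1$ of the kernel.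

\subsection{The second kernel}

We therefore add a stable set $S$ of far roots, chosen by Lemma~\ref{lem:half} to reach in one step half of the far roots, weighted by their cost. Far roots are the right ones to add, because no edge goes from $K$ to a far root. The only conflicts are edges from $S$ to $K$, and if we delete their heads, then each deleted vertex is still one step from $S$. The price is that every distance guaranteed so far may grow by one: from $1$ to $2$ for near roots, from $2$ to $3$ for $Z$, from $3$ to $4$ for far roots. These are the distances in cases (ii) and (iv) of Lemma~\ref{lem:cover}, and this is why $F_y$ and $C_y$ were put into $Z$. It is also where $k=3$ fails, since a far root may be guaranteed only distance $4$.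

Let $w(y)=f_y'+b_y+c_y$ for $y\in P$; we shall see that $1+w(y)$ bounds the cost of case (iv). Lemma~\ref{lem:half}, applied to $G[P]$, gives a stable set $S\subseteq P$ with $w(P\cap N^+[S])\ge\frac12w(P)$, that is,
\begin{equation}\label{eq:S}
w(P\setminus N^+[S])\le\tfrac12w(P).
\end{equation}
Let $K_0=K\setminus N^+(S)$. Since $S\cap N^+[K]=\emptyset$, there is no edge from $K$ to $S$, and by definition there is none from $S$ to $K_0$; so $S\cup K_0$ is stable. Let $\Delta=Y\cap N^+[S\cup K_0]$, and for $y\in\Delta\setminus N^+[S]$ fix $\tau(y)\in K_0$ with $d(\tau(y),y)\le1$.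

We build $X_2\subseteq S\cup K_0$. To \emph{request} a vertex $z\in Z$ means to put $\sigma(z)$ into $X_2$ if $\sigma(z)\in K_0$, and to do nothing otherwise. The set $X_2$ is formed as follows.
\begin{enumerate}
\item Put in $S$, and $\tau(y)$ for every $y\in\Delta\setminus N^+[S]$.
\item For $y\in\Gamma\setminus\Delta$, request every $z\in F_y$.
\item For $y\in P\setminus\Delta$, request every $u\in A_y\cup B_y\cup C_y$; and for each $u\in A_y$ with $\sigma(u)\notin K_0$, request every $z\in F_u$.
\end{enumerate}
The set $X_2$ is stable. A requested vertex $z$ satisfies $d(X_2,z)\le3$: if $\sigma(z)\in K_0$ then even $d(X_2,z)\le2$, and otherwise $\sigma(z)\in N^+(S)$ and $d(S,z)\le1+2$. We check that $X_2$ covers every cluster.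
\begin{itemize}
\item Let $y\in\Delta$. Then $y\in N^+[S]$ or $\tau(y)\in X_2$, so $d(X_2,y)\le1$ and case (i) of Lemma~\ref{lem:cover} applies.
\item Let $y\in\Gamma\setminus\Delta$. If $\sigma(y)$ were in $K_0$, then $y$ would be in $\Delta$. So $\sigma(y)\in N^+(S)$ and $d(X_2,y)\le2$. All of $F_y$ is requested, so case (ii) applies.
\item Let $y\in P\setminus\Delta$. By (K2) there is $q\in\Gamma$ with $d(q,y)\le2$, and $d(X_2,q)\le2$ by the two previous items; so $d(X_2,y)\le4$. All of $A_y\cup B_y\cup C_y$ is requested. For $u\in A_y$, either $\sigma(u)\in K_0$ and $d(X_2,u)\le2$, or all of $F_u$ is requested. So case (iv) applies.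
\end{itemize}
Hence $X_2$ is a $k$-kernel.

We bound its size. Step 1 adds at most $|S|+|\Delta\setminus N^+[S]|\le|\Delta|$ vertices, because $S\subseteq\Delta\cap N^+[S]$. A request adds at most one vertex, so step 2 adds at most $f_y\le1+f_y'$ vertices for $y$. In step 3 a vertex $u\in A_y$ accounts for at most $|F_u|$ vertices: for one vertex, where $1\le|F_u|$, if $\sigma(u)\in K_0$, and otherwise for none from its own request and at most $|F_u|$ from the requests in $F_u$. So step 3 adds at most $f_y+b_y+c_y\le1+w(y)$ vertices for $y$. The sets $\Delta$, $\Gamma\setminus\Delta$, $P\setminus\Delta$ partition $Y$, and $P\setminus\Delta\subseteq P\setminus N^+[S]$. With \eqref{eq:S} we obtain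
\begin{equation}\label{eq:X2}
|X_2|\le|Y|+\sum_{y\in\Gamma\setminus\Delta}f_y'+w(P\setminus\Delta)\le|Y|+\sum_{y\in\Gamma}f_y'+\tfrac12\sum_{y\in P}(f_y'+b_y+c_y).
\end{equation}

\subsection{Averaging}

The bound \eqref{eq:X1} has no excess over $|Y|$ on near clusters and the full excess on far ones; the bound \eqref{eq:X2} has an excess on near clusters and only half an excess on far ones. Consider $\lambda|X_1|+(1-\lambda)|X_2|$ and recall that $a_y'\le f_y'$. The coefficient of $f_y'$ is $1-\lambda$ on near clusters, and the coefficients of $f_y'$ and $b_y$ on far clusters are at most $\lambda+\frac{1-\lambda}2$. The larger of these two numbers is smallest when $\lambda=\frac13$, where both equal $\frac23$. By Lemma~\ref{lem:size}, each unit of $f_y'$ or $b_y$ brings $k-2$ vertices with it. This is the origin of the term $\frac2{3(k-2)}$ in $\rho_k$, while the term $\frac1k$ is the one vertex granted to each full cluster.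

With $\lambda=\frac13$, inequalities \eqref{eq:X1} and \eqref{eq:X2} give
\[
\min(|X_1|,|X_2|)\le\tfrac13|X_1|+\tfrac23|X_2|\le|Y|+\sum_{y\in\Gamma}\tfrac23f_y'+\sum_{y\in P}\tfrac13\bigl(a_y'+f_y'+2b_y+c_y\bigr)\le\sum_{y\in Y}(1+e_y),
\]
where $e_y=\frac23(f_y'+b_y)+\frac13c_y$. By the definition of $\rho_k$,
\[
\rho_kk\ge1,\qquad\rho_k(k-2)\ge\tfrac23,\qquad\rho_k(k-3)\ge\frac{2(k-3)}{3(k-2)}\ge\tfrac13,
\]
where the last inequality is equivalent to $2(k-3)\ge k-2$, that is, to $k\ge4$. The second and third inequalities give $e_y\le\rho_kg_y$. By Lemma~\ref{lem:size}, a full cluster satisfies $1+e_y\le\rho_k(k+g_y)\le\rho_k|T_y|$, and an exceptional cluster satisfies $1+e_y\le1+\rho_k|T_y|$. There is at most one exceptional cluster and the clusters partition $V(G)$, so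
\[
\min(|X_1|,|X_2|)\le\rho_k|G|+1 .
\]
The smaller of $X_1$ and $X_2$ is the required $k$-kernel, and Theorem~\ref{thm:upper} is proved.

\begin{thebibliography}{9}

\bibitem{CL}
Chv\'atal and Lov\'asz, 1974.

\bibitem{NSS}
Nguyen, Scott and Seymour, \emph{Distant Digraph Domination},
\texttt{https://www.combinatorics.org/\allowbreak ojs/\allowbreak index.php/\allowbreak eljc/\allowbreak article/\allowbreak view/\allowbreak v33i1p32}.

\end{thebibliography}
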